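# Homoclinic loops of quadratic systems: two limit cycles, never three

## 1. The folium of Descartes as a phase portrait

Consider
$$\dot x=x-3y^2,\qquad \dot y=-y+3x^2 .\tag{1}$$
With $H_0=xy-x^3-y^3$ this is $\dot x=\partial_yH_0$, $\dot y=-\partial_xH_0$, so $H_0$ is constant along orbits. The origin $O$ is a saddle with eigenvalues $1,-1$. An equilibrium satisfies $x=3y^2$ and $y=3x^2$, so $x=27x^4$; the only other one is $(\frac13,\frac13)$, where $H_0=\frac19-\frac2{27}=\frac1{27}$.

In the open first quadrant write $x=X/t$, $y=Xt$, that is, $X=\sqrt{xy}$ and $t=\sqrt{y/x}$. Then $H_0=X^2-X^3(t^{-3}+t^3)$, and the level $H_0=0$ is $X=1/(t^{-3}+t^3)$, or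
$$x=\frac{t^2}{1+t^6},\qquad y=\frac{t^4}{1+t^6},\qquad 0<t<\infty .$$
How is it traversed? We have $2t\dot t=\frac{d}{dT}\frac yx=\frac{x\dot y-y\dot x}{x^2}=\frac{3x^3+3y^3-2xy}{x^2}$, and on the curve $x^3+y^3=xy$, so this is $y/x=t^2$. Hence $\dot t=t/2$ and $t=e^{T/2}$. The orbit leaves $O$ along the positive $x$-axis (where $y\approx x^2$) and comes back along the positive $y$-axis. It is the loop of the folium of Descartes.

Inside the loop $H_0>0$, because there $X<1/(t^{-3}+t^3)$. The only critical point inside is $(\frac13,\frac13)$, so the maximum of $H_0$ there is $\frac1{27}$. For $0<h<\frac1{27}$ the level $H_0=h$ inside the loop is compact and contains no equilibrium, so it consists of closed orbits. The loop is a limit of periodic orbits, and none of these is isolated.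

Now perturb, keeping the system quadratic and the trace at $O$ equal to zero. Let $\mathcal L=l_0x+l_1y$ be small and add $\mathcal L\cdot(x,y)$ to the field. The added field has divergence $3\mathcal L$. Along orbits, $\dot H_0=\mathcal L\,(x\partial_xH_0+y\partial_yH_0)=\mathcal L\,(2xy-3x^3-3y^3)$, which on the old loop equals $-\mathcal LX^2$. Since $\mathcal L=X(l_1t+l_0/t)$ and $dT=2\,dt/t$, the first-order change of $H_0$ along the loop is
$$-2\int_0^\infty X^3\,(l_1+l_0t^{-2})\,dt=-2(l_0+l_1)\,I,\qquad I=\int_0^\infty\frac{t^9\,dt}{(1+t^6)^3}=\int_0^\infty\frac{t^7\,dt}{(1+t^6)^3},$$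
where the last equality is the substitution $t\mapsto1/t$. (Lemma 12 makes "first order" precise.) If $l_0+l_1\ne0$, then multiplying $\mathcal L$ by a small $\epsilon\neq0$ breaks the loop. If $l_0+l_1=0$, then $\mathcal L=l_0(x-y)$, and the perturbed system is unchanged by $(x,y,T)\mapsto(y,x,-T)$. The unstable separatrix still meets the diagonal near $(\frac12,\frac12)$, and its mirror image is the stable separatrix, through the same point. So the loop survives; by the same mirror argument (written out in Section 10) the orbits just inside it are still closed.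

So near this example a loop with trace zero either breaks or stays surrounded by closed orbits. What if we destroy the mirror symmetry of $H_0$, say by adding an $x^2y$ term? Then a direction $\mathcal L$ that keeps the loop need not be symmetric, the loop may become isolated, and a further small quadratic perturbation may produce limit cycles near it. How many?

## 2. Cyclicity, the numbers $\sigma$ and $\beta$, and the theorems

A quadratic system is $\dot x=P_2(x,y)$, $\dot y=Q_2(x,y)$ with real polynomials, $\max\{\deg P_2,\deg Q_2\}=2$. The space of such systems carries the topology of the coefficient space.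

**Definition (limit cycle).** A periodic orbit is a limit cycle if it has a neighborhood in which it is the $\alpha$-limit set or the $\omega$-limit set of every point.

**Definition (homoclinic loop, isolated).** A homoclinic loop $L$ is a closed curve made of a hyperbolic saddle $O$ and an orbit $\Gamma$ that tends to $O$ as $t\to+\infty$ and as $t\to-\infty$. It is isolated if it is not a limit of periodic orbits of the system, i.e. it does not bound a period annulus.

The folium loop of (1) is a loop that is not isolated.

**Definition (cyclicity).** Let $L$ be an isolated homoclinic loop of a quadratic system $X_0$. At least $k$ limit cycles bifurcate from $L$ if for every neighborhood $U$ of $L$ and every $\varepsilon>0$ there is a single quadratic system within distance $\varepsilon$ of $X_0$ that has at least $k$ limit cycles in $U$. The maximal such $k$ is the cyclicity of $L$.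

Here is a model that can be computed by hand; it is not claimed to come from a quadratic system. Suppose that near the saddle the flow is exactly $\dot x=x$, $\dot y=-ry$. An orbit entering at $(x,1)$, $x>0$ small, leaves at $(1,x^r)$. Suppose the way back along the loop is the inverse of the affine map $x\mapsto y=a+kx$, with $k>0$. Closed orbits near the loop are then the small positive zeros of $x^r-a-kx$, and the loop itself is the case $a=0$. If $r$ stays near some $r_0\neq1$, the derivative $rx^{r-1}-k$ has no zero for small $x$, so there is at most one small zero. If $r$ is near $1$ and $k$ is near some $k_0\ne1$, then $x^r-a-kx$ is strictly convex, strictly concave, or affine with nonzero slope, so there are at most two zeros. Two do occur. Take $k<1$. With $r=1$, $a=0$ the function is positive at a given small $x_a$. Move $r$ slightly above $1$: it becomes negative near $0$, since $x^r/x\to0$, and stays positive at $x_a$. Then take $a<0$ tiny, so that it is positive at $0^+$; the signs $+,-,+$ give two zeros.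

Two numbers replace $r$ and $k$ for a true loop: $\sigma=\operatorname{div}X_0(O)$, the trace at the saddle, and, when $\sigma=0$,
$$\beta=\int_\Gamma\operatorname{div}X_0\,dT ,$$
where $T$ is time. Along $\Gamma$ the divergence is $\sigma+O(e^{-\text{const}\,|T|})$, so the integral converges exponentially if $\sigma=0$. Linear changes of coordinates and constant positive changes of time scale do not change $\beta$. For (1) we have $\sigma=\beta=0$, since the divergence vanishes identically. For its perturbation with $\mathcal L=l_0(x-y)$ the reversing symmetry preserves $\Gamma$ and turns $\beta$ into $-\beta$, so $\beta=0$ again.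

It is known (Zhu 1989; Joyal and Rousseau 1989; Cai and Guo 1990) that at most $3$ limit cycles bifurcate from an isolated homoclinic loop in quadratic systems. Whether $3$ is achieved is the question posed in Maoan Han et al. (2010), Scholarpedia, 5(8):9648. The answer is no; the maximum is exactly $2$.

For $\sigma=0$, Section 5 shows that suitable linear coordinates and a time scale bring $X_0$ to
$$\dot x=H_y+\mathcal Lx,\quad \dot y=-H_x+\mathcal Ly,\quad H=xy-(x^3+bx^2y+dxy^2+y^3),\quad \mathcal L=l_0x+l_1y,\tag{2}$$
with $\Gamma$ in the open first quadrant, leaving $O$ along the positive $x$-axis and returning along the positive $y$-axis.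

**Theorem 1.** If $\sigma=0$, the following are equivalent: (i) $L$ is not isolated; (ii) $\beta=0$; (iii) in (2), either $\mathcal L\equiv0$ (Hamiltonian), or $b=d$ and $\mathcal L=l_0(x-y)$ (reversible under $(x,y,T)\mapsto(y,x,-T)$).

**Theorem 2.** If $\sigma\ne0$, then $L$ is isolated and its cyclicity is exactly $1$. If $\sigma=0$ and $L$ is isolated, its cyclicity is exactly $2$. Both cases occur. Hence the maximal cyclicity of isolated homoclinic loops in quadratic systems is $2$, and $3$ is not attained.

The background is elementary: the Jordan curve theorem, Sard's theorem in one variable, Gronwall's inequality, the implicit function theorem, and the smooth dependence of the local invariant manifolds of a hyperbolic saddle on parameters.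

## 3. A quadratic loop is a graph over the angle

Here $\sigma$ is arbitrary. Put $O$ at the origin with linear part $\operatorname{diag}(\lambda_1,-\lambda_2)$, $\lambda_i>0$:
$$\dot x=\lambda_1x+P,\qquad \dot y=-\lambda_2y+Q,$$
with quadratic forms $P,Q$. After reflections in the axes, $\Gamma$ leaves $O$ tangentially to the positive $x$-axis and returns tangentially to the positive $y$-axis. Let $\tilde C=xQ-yP$, a cubic form, and let $(s,\theta)$ be polar coordinates. From $s^2\dot\theta=x\dot y-y\dot x$,
$$\dot\theta=-(\lambda_1+\lambda_2)\cos\theta\sin\theta+s\,\tilde C(\cos\theta,\sin\theta).\tag{3}$$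
On a fixed ray, $\dot\theta$ is an affine function of $s$. Everything in this section rests on that.

**Lemma 3.** $\Gamma$ lies in the open first quadrant, $\dot\theta>0$ on $\Gamma$, $\theta$ maps $\Gamma$ diffeomorphically onto $(0,\pi/2)$, and $\tilde C>0$ on the closed quadrant minus $O$. The interior of $L$ is $\{0<\theta<\pi/2,\ 0<s<s_\Gamma(\theta)\}$, where $s=s_\Gamma(\theta)$ is the equation of $\Gamma$.

**Step 1: the position of $\Gamma$.** This step confines $\Gamma$ to the open quadrant. On $y=0$ we have $\dot y=q_0x^2$ for a constant $q_0$. If $q_0=0$, the $x$-axis is invariant, so it is the unstable manifold and contains $\Gamma$; but $\Gamma$ returns tangentially to the $y$-axis, a contradiction. So $y=0$ is crossed off $O$ in one direction only. Inserting $y=Ax^2+\dots$ gives $2\lambda_1A=-\lambda_2A+q_0$, so the unstable manifold is $y=\frac{q_0}{2\lambda_1+\lambda_2}x^2+\dots$. If $q_0<0$, $\Gamma$ starts in $y<0$ and can never reach $y>0$, where it must end. So $q_0>0$, and $\Gamma$ starts in $y>0$ and never leaves it.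

On $x=0$, $\dot x=p_0y^2$, and $p_0\ne0$ for the same reason. The stable manifold is $x=-\frac{p_0}{\lambda_1+2\lambda_2}y^2+\dots$. If $p_0>0$, $\Gamma$ ends in $x<0$ but starts in $x>0$, while $x=0$ is crossed only rightwards, which is impossible. So $p_0<0$: $\Gamma$ starts and ends in $x>0$, and crossings are only leftwards, so $\Gamma$ could not come back if it ever left; it stays in $x>0$. Also $\tilde C(1,0)=q_0>0$ and $\tilde C(0,1)=-p_0>0$.

**Step 2: a backward turn would trap the orbit.** This step shows $\dot\theta\ge0$ on $\Gamma$. Along $\Gamma$, $\theta\to0$ as $T\to-\infty$ and $\theta\to\pi/2$ as $T\to+\infty$. Suppose $\dot\theta<0$ somewhere. The image under $\theta$ of a time interval with $\dot\theta<0$ is an interval, and by Sard's theorem it contains a regular value $\varphi\in(0,\pi/2)$ of $\theta|_\Gamma$. The value $\varphi$ is attained at isolated times in a bounded set, so finitely often, with alternating crossing signs $+,-,+,\dots$ at times $T_0<T_1<T_2<\cdots$. The first and last are positive and one is negative, so there are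 at least three. On the ray $\theta=\varphi$, $\dot\theta$ is affine in $s$, negative at $s=0$ and positive at $s(T_0)$. So there is $s_0>0$ with $\dot\theta<0$ for $s<s_0$ and $\dot\theta>0$ for $s>s_0$. Hence $s(T_1)<s_0<s(T_0)$ and $s_0<s(T_2)$.

Let $J$ be the Jordan curve made of $O$, $\Gamma(-\infty,T_0]$ and the segment of the ray from $O$ to $\Gamma(T_0)$, and let $\Sigma$ be its interior. As $T_0$ is the first crossing, $J\subset\{0\le\theta\le\varphi\}\cup\{O\}$. The complement of this closed sector is connected, unbounded and disjoint from $J$, hence exterior. So the open set $\Sigma$ lies in $\{0<\theta<\varphi\}$. A small disc around a point of the open segment meets $J$ only in the segment. Its half with $\theta>\varphi$ is exterior; since every point of $J$ is a boundary point of $\Sigma$, its half with $\theta<\varphi$ lies in $\Sigma$. At $T_1$ the orbit crosses the open segment downwards, as $s(T_1)<s(T_0)$, so it enters $\Sigma$. Afterwards it can leave $\Sigma$ neither through $\Gamma(-\infty,T_0]$ ($\Gamma$ is not periodic) nor through $O$;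 it can leave only through the open segment, upwards, so at $s_0<s<s(T_0)$. (No tangency occurs, since $\varphi$ is a regular value.) On $(T_1,T_2)$ there is no crossing, so the orbit is in $\Sigma$ and leaves it at $T_2$. Thus $s_0<s(T_2)<s(T_0)$.

Let $J_2$ be the Jordan curve made of $\Gamma[T_0,T_1]$ and the segment between $\Gamma(T_1)$ and $\Gamma(T_0)$, with interior $\Sigma_2$. As before, $\Sigma_2\subset\{\varphi<\theta<\pi/2\}$, and the upper side of the open segment $s(T_1)<s<s(T_0)$ is in $\Sigma_2$. So at $T_2$ the orbit enters $\Sigma_2$. It can leave $\Sigma_2$ only through the open segment, downwards, at $s(T_1)<s<s_0$, hence into $\Sigma$; and it leaves $\Sigma$ only upwards at $s_0<s<s(T_0)$, hence into $\Sigma_2$. So for $T>T_2$, whenever $\theta>\varphi$ the orbit is in $\Sigma_2$. Since $\theta\to\pi/2>\varphi$, it is eventually in $\Sigma_2$. But $O\notin\Sigma_2\cup J_2=\overline{\Sigma_2}$, contradicting $\Gamma(T)\to O$. So $\dot\theta\ge0$ on $\Gamma$.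

**Step 3: strict monotonicity.** This step excludes $\dot\theta=0$. At a point of $\Gamma$ with $\dot\theta=0$, $\dot\theta$ has a minimum, so $\ddot\theta=0$. Differentiating (3) with $\dot\theta=0$ gives $\ddot\theta=\dot s\,\tilde C(\cos\theta,\sin\theta)$. There $\tilde C=(\lambda_1+\lambda_2)\cos\theta\sin\theta/s>0$ by (3), and $\dot s\ne0$ because the velocity is nonzero and radial. This is a contradiction, so $\dot\theta>0$.

**Step 4: consequences.** By (3), $\tilde C(\cos\theta,\sin\theta)>0$ for every $\theta$ taken on $\Gamma$, that is, for all $\theta\in(0,\pi/2)$; the end values were found in Step 1. So $\Gamma$ is a graph $s=s_\Gamma(\theta)$ with $s_\Gamma\to0$ at both ends. The set $\{0<\theta<\pi/2,\ 0<s<s_\Gamma(\theta)\}$ is open, connected, bounded, disjoint from $L$, and its boundary is contained in $L$; so it is the interior of $L$. $\square$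

## 4. The Dulac map and the count of closed orbits

We now replace the model of Section 2 by estimates valid for every system near $X_0$. Let $X_\alpha$, $\alpha$ small, be the quadratic system whose coefficient vector is that of $X_0$ plus $\alpha$, let $O_\alpha$ be the saddle continuing $O$, and let $r=r(\alpha)>0$ be the ratio $\lambda_2/\lambda_1$ at $O_\alpha$. Then $r=1$ exactly when $\operatorname{div}X_\alpha(O_\alpha)=0$.

### 4.1 Coordinates at the saddle

**Step 1: straightening.** The purpose is to make the saddle linear up to a term divisible by $xy$. Straighten the invariant manifolds (smoothly in $\alpha$) to the axes: $\dot x=xA$, $\dot y=-yB$ with smooth $A,B>0$. Divide by $A$: $\dot x=x$, $\dot y=y(-r+F)$, $F(0,0)=0$.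

**Step 2: removing $F$ on the $x$-axis.** Replace $y$ by $y\exp\big(-\int_0^xF(s,0)\,ds/s\big)$. Since $\dot x=x$, the new $F$ is $F(x,y)-F(x,0)$ written in the new variables. So we may assume $F(x,0)=0$.

**Step 3: removing $F$ on the $y$-axis.** Let $g(y)=F(0,y)$, $g(0)=0$. Since $-r+F=-r(1-g/r)+(F-g)$, division of the field by $1-g/r$ gives
$$\dot x=\frac{x}{1-g/r},\qquad \dot y=y\Big(-r+\frac{F-g}{1-g/r}\Big),$$
and $F-g$ vanishes on both axes, so the fraction is $xy$ times a smooth function $\hat f$. Put $x_1=xe^{a(y)}$ with $a'(y)=\frac{g}{r^2y(1-g/r)}$, which is smooth. As $\frac1{1-g/r}-1=\frac{g/r}{1-g/r}=r\,y\,a'$,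
$$\frac{\dot x_1}{x_1}=1+rya'+a'y(-r+xy\hat f)=1+x_1yf_1,\qquad \dot y=y(-r+x_1yf_2)$$
with smooth $f_1,f_2$.

**Step 4: normalizing time and size.** Dividing by $1+x_1yf_1$ and rescaling $x_1,y$ we obtain, writing $x$ for $x_1$,
$$\dot x=x,\qquad \dot y=y\,\big(-r+xyf(x,y,\alpha)\big),\qquad |x|,|y|\le3,\tag{4}$$
with $f$ smooth, bounded with its derivatives uniformly in $\alpha$, and $|xyf|<r/2$.

Let $\mathcal Q=[-1,1]^2$ in these coordinates. We take the neighborhood so small, and the signs so, that for $\alpha=0$ the orbit $\Gamma$ meets $[-3,3]^2$ only in the positive half axes, leaving along $x>0$ and returning along $y>0$. Near $O$, the complement of $L$ consists of the open quadrant $x,y>0$ and the rest. The rest contains points outside the linear first quadrant of Section 3, which are not interior by Lemma 3. So the interior of $L$ near $O$ is $x,y>0$.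

**Step 5: fixing the chart.** This step lets us treat the coordinates as independent of $\alpha$. Let $\chi_\alpha$ be the parametrization of the neighborhood of $O_\alpha$ by $[-3,3]^2$. Take a cutoff function $\eta$, equal to $1$ near $\chi_0([-2,2]^2)$ and supported in $\chi_0((-3,3)^2)$. The maps $p\mapsto p+\eta(p)\big(\chi_\alpha\chi_0^{-1}(p)-p\big)$ are, for small $\alpha$, diffeomorphisms of the plane that are smooth in $\alpha$, equal the identity for $\alpha=0$, and carry $\chi_0$ to $\chi_\alpha$ on $[-2,2]^2$. Conjugating $X_\alpha$ by them, we regard $\mathcal Q$ and its coordinates as fixed. The maps are uniformly close to the identity, so neighborhoods of $L$ change by arbitrarily little.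

### 4.2 Passing the saddle

Let $D(x)=D_\alpha(x)$ be the transition from $\Sigma_{in}=\{y=1\}$, at $(x,1)$ with $x>0$ small, to $\Sigma_{out}=\{x=1\}$. For $f=0$ it is $x^r$.

**Lemma 4.** $D(x)=x^re^{\varphi(x,\alpha)}$ with
$$|\varphi|+|x\varphi'|+|x^2\varphi''|\le Kx^{\kappa},\qquad \kappa=\tfrac12\min(1,r(0)),\tag{5}$$
uniformly for small $x,\alpha$.

*Proof.* **Step 1: the equation for the correction.** We isolate the deviation from $x^r$ in one variable. Put $\ell=-\ln x$. Along the orbit the first coordinate is $e^{\tau-\ell}$; write the second as $e^{-r\tau+\vartheta}$ with $\vartheta(0)=0$. By (4),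
$$\vartheta_\tau=\mathcal N(\tau,\ell,\vartheta):=e^{-\ell+(1-r)\tau+\vartheta}f\big(e^{\tau-\ell},e^{-r\tau+\vartheta},\alpha\big).$$

**Step 2: bounds.** Consider $0\le\tau\le\ell+1$, $|\vartheta|\le1$. Then both coordinates are at most $e<3$. With $\nu=\min(1,r(\alpha))$ the exponent satisfies $-\ell+(1-r)\tau\le-\nu\ell+\text{const}$ (put $\tau=\ell+1$ if $r\le1$, $\tau=0$ if $r>1$). The derivatives of $e^{\tau-\ell}$ and $e^{-r\tau+\vartheta}$ in $\tau,\ell,\vartheta$ are bounded. So $\mathcal N$ and its partial derivatives of order $\le2$ in $(\tau,\ell,\vartheta)$ are bounded by $K_1e^{-\nu\ell}$. As long as $|\vartheta|\le1$ we get $|\vartheta|\le K_1(\ell+1)e^{-\nu\ell}\le\frac12$ for large $\ell$; so $|\vartheta|\le\frac12$ on all of $[0,\ell+1]$.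

**Step 3: derivatives in $\ell$.** Let $p=\vartheta_\ell$, $q=\vartheta_{\ell\ell}$. Both vanish at $\tau=0$, and
$$p_\tau=\mathcal N_\ell+\mathcal N_\vartheta p,\qquad q_\tau=\mathcal N_{\ell\ell}+2\mathcal N_{\ell\vartheta}p+\mathcal N_{\vartheta\vartheta}p^2+\mathcal N_\vartheta q .$$
As $\int_0^{\ell+1}|\mathcal N_\vartheta|\,d\tau\le\frac12$, Gronwall's inequality gives $|p|\le K_2\ell e^{-\nu\ell}$ and then $|q|\le K_3\ell e^{-\nu\ell}$. Moreover $\vartheta_\tau=\mathcal N$, $\vartheta_{\tau\ell}=\mathcal N_\ell+\mathcal N_\vartheta p$ and $\vartheta_{\tau\tau}=\mathcal N_\tau+\mathcal N_\vartheta\mathcal N$ are $O(e^{-\nu\ell})$.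

**Step 4: reading off $D$.** The orbit reaches $x=1$ at $\tau=\ell$, so $D=e^{-r\ell+\varphi}$ with $\varphi=\vartheta(\ell;\ell)$. Hence $\varphi$, $\varphi_\ell=\vartheta_\tau+\vartheta_\ell$ and $\varphi_{\ell\ell}=\vartheta_{\tau\tau}+2\vartheta_{\tau\ell}+\vartheta_{\ell\ell}$ are $O(\ell e^{-\nu\ell})$. Since $\nu(0)=2\kappa$, we have $\nu(\alpha)\ge\frac32\kappa$ for small $\alpha$, so these are $O(e^{-\kappa\ell})=O(x^\kappa)$. As $x\frac{d}{dx}=-\frac d{d\ell}$, we have $x\varphi'=-\varphi_\ell$ and $x^2\varphi''=\varphi_{\ell\ell}+\varphi_\ell$. $\square$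

In particular $D'=x^{r-1}e^\varphi(r+x\varphi')>0$ for small $x$.

### 4.3 The way back along $\Gamma$

Let $R_\alpha$ be the transition along $\Gamma$ from $\Sigma_{out}$ (coordinate $y$ near $0$) to $\Sigma_{in}$ (coordinate $x$ near $0$). It is a diffeomorphism, smooth in $\alpha$, with $R_0(0)=0$. It takes the inner side of $L$ to the inner side for $\alpha=0$, so $R_\alpha'>0$. Let $G_\alpha=R_\alpha^{-1}$.

**Lemma 5.** If $\sigma=0$ for $X_0$, then $G_0'(0)=e^{-\beta}$.

*Proof.* **Step 1: $\beta$ does not depend on time scale or area form.** We want to compute $\beta$ in the coordinates of (4). Let $\operatorname{div}_\omega X$ be defined by $\mathcal L_X\omega=(\operatorname{div}_\omega X)\,\omega$, where in this proof $\mathcal L_X$ is the Lie derivative. Since $\operatorname{div}(hX)=h\operatorname{div}X+X(h)$, multiplying the field by $h>0$ adds $d\ln h$ to $\operatorname{div}\,dT$ along $\Gamma$. Multiplying the area form by $k>0$ adds $d\ln k$. Both ends of $\Gamma$ tend to $O$, so these additions integrate to $0$. By a cutoff applied to $\ln h$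 and $\ln k$ we may therefore take, near $L$, a field $X=hX_0$ and an area form $\omega$ that in $\mathcal Q$ equal (4) and $dx\wedge dy$, up to orientation, which does not affect the divergence.

**Step 2: only the outer arc contributes.** In $\mathcal Q$, with $r=1$, the divergence is $1+\partial_y\big(y(-1+xyf)\big)=\partial_y(xy^2f)$, which is $0$ on both axes. So $\beta$ is the integral of the divergence over the arc from $(1,0)\in\Sigma_{out}$ to $(0,1)\in\Sigma_{in}$.

**Step 3: the derivative.** We have $\mathcal L_X(i_X\omega)=i_X\mathcal L_X\omega=(\operatorname{div}X)\,i_X\omega$, and $i_X\omega(X)=0$, so the varying travel time does not matter. Hence the transition map multiplies $i_X\omega$ by $e^\beta$. Now $i_X\omega=\dot x\,dy-\dot y\,dx$ restricts to $dy$ on $\Sigma_{out}$ at $(1,0)$ and to $dx$ on $\Sigma_{in}$ at $(0,1)$, where $\dot y=-1$. So $R_0'(0)=e^\beta$. $\square$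

### 4.4 Closed orbits as zeros

**Lemma 6.** Let $\varepsilon>0$ be small. There are a neighborhood $U$ of $L$ and a neighborhood of $\alpha=0$ such that the periodic orbits of $X_\alpha$ in $U$ correspond injectively to zeros in $(0,\varepsilon)$ of
$$\Delta_\alpha(x)=D_\alpha(x)-G_\alpha(x).\tag{6}$$
Conversely, given a neighborhood of $L$, positive and sufficiently small zeros of $\Delta_\alpha$ give, for $\alpha$ small enough, periodic orbits in it; an isolated zero gives a limit cycle.

*Proof.* **Step 1: the tube.** We build $U$ so that outside $\mathcal Q$ every orbit follows $\Gamma$. Take $\varepsilon<1$ so small that, for small $\alpha$, $D_\alpha$ is defined and increasing on $(0,\varepsilon)$ and $G_\alpha$ is defined on $(-\varepsilon,\varepsilon)$. Let $T_0$ be the travel time of $X_0$ along the closed outer arc of $\Gamma$ from $(1,0)$ to $(0,1)$. For small $h,\eta>0$ the map $(y,T)\mapsto\phi^\alpha_T(1,y)$, $|y|\le h$, $-\eta\le T\le T_0+\eta$, is an embedding for $\alpha=0$, hence for small $\alpha$, and its image contains a fixed open neighborhood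 $\mathcal V$ of the outer arc. Let $T_\alpha(y)$ be the time of arrival at $\Sigma_{in}$. For $h,\eta$ small, the arc is outside $\mathcal Q$ exactly for $0<T<T_\alpha(y)$: near the ends because $x$ increases through $1$ and $y$ decreases through $1$, and in between by compactness. Taking $h$ small we also have $|R_\alpha(y)|<\varepsilon$ for $|y|\le h$. So every point of $\mathcal V\setminus\mathcal Q$ lies on an $X_\alpha$-arc outside $\mathcal Q$ that comes from $\Sigma_{out}$ and reaches $\Sigma_{in}$ at some $(x,1)$ with $|x|<\varepsilon$, and $R_\alpha$ maps its starting point to its end point. Shrink $\mathcal V$ so that $\mathcal V\cap\mathcal Q\subset\{x,y>-\frac12\}$, and put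
$$U=\mathcal V\cup\{(x,y)\in\operatorname{int}\mathcal Q:\ x,y>-\tfrac12\}.$$
This is a neighborhood of $L$ with $U\setminus\mathcal Q\subset\mathcal V$ and $U\cap\mathcal Q\subset\{x,y>-\frac12\}$.

**Step 2: every periodic orbit in $U$ is a fixed point.** Let $\gamma\subset U$ be a periodic orbit of $X_\alpha$. It is not contained in $\mathcal Q$: there $x$ is strictly monotone unless $x\equiv0$, and on $x\equiv0$ the orbits are not closed. So $\gamma$ passes through $U\setminus\mathcal Q$ and hits $\Sigma_{in}$ at some $(x,1)$, $|x|<\varepsilon$; the same holds after every passage outside $\mathcal Q$. If $x=0$, $\gamma$ tends to the saddle, a contradiction. If $x<0$, then in $\mathcal Q$ the coordinate $y>0$ decreases and $x$ decreases until $x=-\frac12$, where $\gamma$ is outside $U$, a contradiction. So $x>0$, and $\gamma$ goes through $\mathcal Q$ to $\Sigma_{out}$ at $y=D_\alpha(x)$. It leaves $\mathcal Q$ there; the tube arc it then follows starts at that point, so $\gamma$ returns to $\Sigma_{in}$ at $R_\alpha D_\alpha(x)\in(0,\varepsilon)$. The map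 $R_\alpha D_\alpha$ is increasing, so its periodic points are fixed points. Thus $R_\alpha D_\alpha(x)=x$, i.e. $\Delta_\alpha(x)=0$, and different orbits give different $x$.

**Step 3: the converse.** If $\Delta_\alpha(x)=0$ with $x>0$ small, the orbit through $(x,1)$ closes up. In $\mathcal Q$, the product of its coordinates is $e^{-\ell+(1-r)\tau+\vartheta}=O(e^{-\nu\ell})$ by the proof of Lemma 4, so it stays near the half axes; outside $\mathcal Q$ it stays near $\Gamma$ by continuity. At an isolated fixed point of an increasing map, the map minus the identity has constant sign on each side, so on each side the iterates, forward or backward, converge to the fixed point. Hence the orbit is a limit cycle. $\square$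

### 4.5 One or two

**Proposition 7.** (a) If $\sigma\ne0$, then $L$ is isolated, and for a suitable $U$ every $X_\alpha$ with $\alpha$ small has at most one periodic orbit in $U$. (b) If $\sigma=0$ and $\beta\ne0$, then $L$ is isolated, and for a suitable $U$ every $X_\alpha$ with $\alpha$ small has at most two periodic orbits in $U$.

*Proof.* **Step 1: part (a).** Now $r(0)\ne1$. As $x\to0$, $D'=x^{r-1}e^\varphi(r+x\varphi')$ tends, uniformly in small $\alpha$, to $0$ (if $r(0)>1$) or to $\infty$ (if $r(0)<1$), while $G'$ stays between positive constants. So for small $\varepsilon,\alpha$ we have $\Delta_\alpha'\ne0$ on $(0,\varepsilon)$, and $\Delta_\alpha$ has at most one zero. For $\alpha=0$, $\Delta_0(0^+)=0$ and $\Delta_0$ is strictly monotone, so there is no zero, and $L$ is isolated.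

**Step 2: isolation in (b).** By Lemmas 4 and 5, $\Delta_0(x)=x(1-e^{-\beta})+o(x)$, which has no small positive zero. So $L$ is isolated by Lemma 6.

**Step 3: at most two in (b).** Suppose $\Delta_\alpha$ had three zeros in $(0,\varepsilon)$. Then $\Delta_\alpha'$ would have two, i.e.
$$q(x)=\ln D'-\ln G'=(r-1)\ln x+\varphi+\ln(r+x\varphi')-\ln G'$$
would have zeros $x_1<x_2<\varepsilon$, and $q'(\tilde x)=0$ for some $\tilde x\in(x_1,x_2)$. By (5),
$$xq'=(r-1)+x\varphi'+\frac{x\varphi'+x^2\varphi''}{r+x\varphi'}-\frac{xG''}{G'}=(r-1)+O(x^\kappa)$$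
uniformly, so $|r-1|\le K'\tilde x^\kappa\le K'x_2^\kappa$. On the other hand $q(x_2)=0$ gives $(r-1)\ln x_2=\ln G'(x_2)-\varphi-\ln(r+x_2\varphi')$, and the right side is close to $\ln G_0'(0)=-\beta$; so $|(r-1)\ln x_2|\ge|\beta|/2$ for $\varepsilon,\alpha$ small. But $|(r-1)\ln x_2|\le K'x_2^\kappa|\ln x_2|<|\beta|/2$ for $\varepsilon$ small, a contradiction. $\square$

### 4.6 Where the count stops

The last contradiction plays $|\beta|/2$ against a small quantity. If $\sigma=0$ and $\beta=0$, there is nothing to play against, and the count gives no bound. This is not a defect of the estimate. Extend the model of Section 2 by a quadratic term and consider $x^r-a-kx-x^2$ near $r=1$, $k=1$, $a=0$. For $r=1$, $a=0$, a small $x_1>0$ and $0<1-k<x_1$, the function $(1-k)x-x^2$ is negative at $x_1$ and positive at $x_2=(1-k)/2$. Move $r$ slightly above $1$: these two signs persist, and the function is negative at some small $x_3<x_2$. Then take $a<0$ tiny: it is positive at $0^+$. The signs $+,-,+,-$ at $0^+,x_3,x_2,x_1$ give three zeros. So an isolated loop with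 $\sigma=\beta=0$ would be a natural source of three cycles.

The straightforward plan is to compute the next coefficient of $\Delta_0$ under the hypothesis $\sigma=\beta=0$. Theorem 1 removes the need: in quadratic systems $\sigma=\beta=0$ already forces closed orbits near $L$. Proving that is a global matter, since $\beta$ is an integral along all of $\Gamma$, and the next five sections deal with it.

## 5. Coordinates for a trace-zero loop

Let $\sigma=0$.

**Step 1: splitting off the divergence.** The aim is (2). Scale time so that $\lambda_1=\lambda_2=1$ in Section 3. The divergence is a linear form; write it as $3\mathcal L$, $\mathcal L=l_0x+l_1y$. The field $\mathcal L\cdot(x,y)$ has divergence $3\mathcal L$; subtracting it leaves a divergence-free field. Hence $\dot x=H_y+\mathcal Lx$, $\dot y=-H_x+\mathcal Ly$ with $H=xy-C$, $C$ a cubic form. Since $x\dot y-y\dot x=-(xH_x+yH_y)=-2xy+3C$, we have $\tilde C=3C$. By Lemma 3 the coefficients $a_1,a_2$ of $x^3,y^3$ in $C$ are positive. The scaling $x=ku$, $y=k'v$ replaces $H$ by $H/(kk')$, hence $a_1,a_2$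 by $a_1k^2/k'$, $a_2k'^2/k$. Both become $1$ for $k'=a_1k^2$, $k^3=1/(a_1^2a_2)$. This gives (2).

**Step 2: the variables $t$ and $Z$.** They turn the quadratic system into a scalar equation. In the open quadrant put $X=\sqrt{xy}$, $t=\sqrt{y/x}$, $Z=1/X$, and
$$\psi(t)=t^{-3}+bt^{-1}+dt+t^3,\qquad \Lambda(t)=2(l_1t-l_0/t).$$
By Lemma 3, $\psi>0$ on $(0,\infty)$. With $x=X/t$, $y=Xt$ we get $H=X^2-X^3\psi(t)$ and $\mathcal L=X(l_1t+l_0/t)=\frac12Xt\Lambda'(t)$. From
$$2t\dot t=\frac{x\dot y-y\dot x}{x^2}=t^2(3X\psi-2),\qquad 2X\dot X=y\dot x+x\dot y=t\,\partial_tH+2\mathcal LX^2=X^3t(\Lambda'-\psi')$$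
(here $\partial_t$ is taken at fixed $X$, so $t\,\partial_tH=yH_y-xH_x$) we obtain
$$\dot t=\frac{t}{2Z}\,\Omega,\quad \Omega:=3\psi-2Z,\qquad \dot Z=\tfrac t2(\psi'-\Lambda').\tag{7}$$

**Step 3: the loop as a graph.** On $\Gamma$, $\dot\theta>0$ means $\dot t>0$, so $\Omega>0$. Hence $\Gamma$ is a curve $Z=Z(t)$, $t\in(0,\infty)$, with
$$\Omega\,\frac{dZ}{dt}=Z(\psi'-\Lambda'),\qquad \frac{dH}{dt}=-X^3\Lambda',\qquad \beta=3\int_0^\infty\frac{\Lambda'}{\Omega}\,dt .\tag{8}$$
The second follows from $\dot H=\mathcal L(xH_x+yH_y)=\mathcal LX^2(2-3X\psi)$ and $\dot t=\frac t2(3X\psi-2)$. The third is $3\mathcal L\,dT=3\,\frac{t\Lambda'}{2Z}\cdot\frac{2Z\,dt}{t\Omega}$.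

**Step 4: behavior at the ends.** By Section 3 with $q_0=3$, the unstable manifold is $y=x^2+O(x^3)$; so $t^2\sim x$ and $X\sim t^3$ as $t\to0$. Symmetrically $X\sim t^{-3}$ as $t\to\infty$. Thus
$$\frac Z\psi\to1,\quad \frac\Omega\psi\to1,\quad H\to0,\quad H\psi^2=(X\psi)^2-(X\psi)^3\to0\qquad(t\to0,\ t\to\infty).\tag{9}$$
In particular $\Lambda'/\Omega$ is $O(t)$ at $0$ and $O(t^{-3})$ at $\infty$, hence absolutely integrable.

**Step 5: the parameters $c,\rho$.** Assume $\mathcal L\not\equiv0$. Since $H\to0$ at both ends, (8) gives $\int_0^\infty X^3\Lambda'\,dt=0$. So $\Lambda'=2(l_1+l_0t^{-2})$ changes sign, and $l_0l_1<0$. Write $c=-2l_0\ne0$ and $\rho=-l_0/l_1>0$: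
$$\Lambda=c\Big(\frac t\rho+\frac1t\Big),\qquad \Lambda'=c\Big(\frac1\rho-\frac1{t^2}\Big).\tag{10}$$

**Step 6: the symmetry.** It halves the later work. The change $(x,y,T)\mapsto(y,x,-T)$ preserves the form (2) and the position of $\Gamma$. It acts by $t\mapsto1/t$, $b\leftrightarrow d$, $(l_0,l_1)\mapsto(-l_1,-l_0)$; so $\rho\mapsto1/\rho$, $c\mapsto c/\rho$ and $\beta\mapsto-\beta$.

If $\mathcal L\not\equiv0$, condition (iii) of Theorem 1 says $b=d$ and $\rho=1$. So we must show: if $\mathcal L\not\equiv0$ and not both $b=d$ and $\rho=1$, then $\beta\ne0$.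

## 6. Small $\mathcal L$: two integrals that cannot both vanish

Try the claim first in the simplest regime. For $\mathcal L\equiv0$ we have $H=0$ on $\Gamma$, so $X=1/\psi$ and $Z=\Omega=\psi$. For small $\mathcal L$ insert this into (8). The existence of the loop becomes, to leading order, $J_3=0$, and $\beta$ becomes $3J_1$, where
$$J_k=\int_0^\infty\psi^{-k}\Lambda'\,dt .\tag{11}$$
Let $\psi>0$, $b\ne d$, and $\Lambda'$ as in (10). Can $J_3=J_1=0$? The symmetry $t\mapsto1/t$ changes the sign of $J_k$, so we may assume $b>d$.

First, $J_3=0$ forces $\rho>1$. Put $\psi^*(t)=\psi(1/t)$ and fold $(1,\infty)$ onto $(0,1)$ by $t\mapsto1/t$: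
$$\frac{J_3}c=\int_0^1\Big[\psi^{*-3}\Big(\frac1{\rho t^2}-1\Big)-\psi^{-3}\Big(\frac1{t^2}-\frac1\rho\Big)\Big]dt .$$
On $(0,1)$, $\psi-\psi^*=(b-d)(1/t-t)>0$, and if $\rho\le1$ the first bracket is positive and at least as large as the second, as $\big(\frac1{\rho t^2}-1\big)-\big(\frac1{t^2}-\frac1\rho\big)=\big(\frac1\rho-1\big)(1+t^{-2})$. So the integrand would be positive.

Second, pair equal levels of $\psi$. As Section 8 shows, $\psi$ decreases to a minimum $\psi_m$ at some $t_c$ and then increases. For $e>\psi_m$ let $t_1(e)<t_c<t_2(e)$ be the solutions of $\psi=e$, and let $n_i=\Lambda'/\psi'$ at $t_i$. Using $e=\psi$ as variable on each branch,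
$$J_k=\int_{\psi_m}^\infty e^{-k}(n_2-n_1)\,de .$$
Suppose we know that for $\rho>1$ the function $c(n_2-n_1)$ can change sign at most once, from $+$ to $-$, with at most one zero. If $J_3=0$, it does change sign, at some $e_*$, and
$$cJ_1=cJ_1-e_*^2\,cJ_3=\int_{\psi_m}^\infty(e^2-e_*^2)\,e^{-3}\,c(n_2-n_1)\,de<0 .$$
So $J_1\ne0$. Everything is reduced to one sign change of a function that depends on $\psi$ and $\rho$ only; Lemma 9 will prove it.

For $\mathcal L$ of arbitrary size this argument stops at an exact point. The true identities are $\int X^3\Lambda'\,dt=0$ and $\beta=3\int\Lambda'/\Omega\,dt$, and in the level variable they read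
$$\int_{\psi_m}^\infty\big(X_2^3n_2-X_1^3n_1\big)\,de=0,\qquad \beta=3\int_{\psi_m}^\infty\Big(\frac{n_2}{\Omega_2}-\frac{n_1}{\Omega_1}\Big)de,$$
with index $i$ for the value at $t_i(e)$. The weights $X_i^3$ and $1/\Omega_i$ at the same level $e$ agree on the two branches only if $Z_1=Z_2$. So $n_2-n_1$ cannot be factored out, and the difference $Z_1-Z_2$ is itself unknown.

The way past this is to make the difference of the two branches the unknown. It satisfies a linear first-order equation whose forcing term is a positive multiple of $n_2-n_1$, and it vanishes at both ends of the range because $\Gamma$ is a homoclinic orbit. So one sign change of the forcing fixes the sign of the difference everywhere, and $\beta$ turns out to be an integral of the difference with a weight of one sign. The folding argument is repaired in the same way, with the difference of $H$ at $t$ and $1/t$ as unknown; we start with that.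

## 7. The position of $\rho$: comparing $t$ with $1/t$

**Proposition 8.** Let $\sigma=0$ and $\mathcal L\not\equiv0$. Then either $b=d$ and $\rho=1$, or $(b-d)(\rho-1)>0$.

*Proof.* By the symmetry of Section 5 it suffices to exclude $b\ge d$, $\rho\le1$ with not both equalities. Suppose this holds.

**Step 1: a closed equation for $H$.** We express $X$ on $\Gamma$ through $H$ and $\psi$. For fixed $\psi>0$ the map $X\mapsto X^2-\psi X^3$ decreases from $4/(27\psi^2)$ to $-\infty$ on $(2/(3\psi),\infty)$. Let $\xi(H,\psi)$ be its inverse, defined for $H<4/(27\psi^2)$. Differentiating $\xi^2-\psi\xi^3=H$,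
$$\xi_H=-\frac1{\xi(3\psi\xi-2)}<0,\qquad \xi_\psi=-\frac{\xi^2}{3\psi\xi-2}<0 .$$
Let $F=\xi^3$, which is decreasing in both arguments. Since $\Omega>0$ on $\Gamma$ means $X>2/(3\psi)$, we have $X=\xi(H,\psi)$ there, and (8) says
$$H'=-\Lambda'F(H,\psi).\tag{12}$$

**Step 2: folding.** We compare the two halves of $\Gamma$. For $t\in(0,1]$ put $H_1(t)=H(t)$, $H_2(t)=H(1/t)$, $\psi^*(t)=\psi(1/t)$. By (12) and (10),
$$H_1'=k_1F(H_1,\psi),\quad H_2'=k_2F(H_2,\psi^*),\quad k_1=c\Big(\frac1{t^2}-\frac1\rho\Big),\quad k_2=c\Big(\frac1{\rho t^2}-1\Big).$$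
On $(0,1)$: $\psi-\psi^*=(b-d)(1/t-t)\ge0$, $k_2/c>0$, and $(k_2-k_1)/c=(1/\rho-1)(1+t^{-2})\ge0$.

**Step 3: the linear equation for $\delta=H_1-H_2$.** Since $H_1<\frac4{27\psi^2}\le\frac4{27\psi^{*2}}$, $F(H_1,\cdot)$ is defined on $[\psi^*,\psi]$; also $H_2<\frac4{27\psi^{*2}}$. Adding and subtracting $k_2F(H_1,\psi^*)$,
$$\delta'=\Theta\,\delta+\Phi,\qquad \Phi=k_1F(H_1,\psi)-k_2F(H_1,\psi^*),\qquad \Theta=k_2\int_0^1F_H\big(H_2+v(H_1-H_2),\psi^*\big)\,dv .\tag{13}$$

**Step 4: the forcing has one sign.** We show $\Phi/c<0$ on $(0,1)$. If $k_1/c\le0$ this is clear, because $k_2/c>0$ and $F>0$. Otherwise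
$$\frac{k_1}cF(H_1,\psi)\le\frac{k_1}cF(H_1,\psi^*)\le\frac{k_2}cF(H_1,\psi^*),$$
where the first inequality is strict if $b>d$ and the second if $\rho<1$.

**Step 5: $\Theta$ is integrable at $0$.** This allows us to start the comparison at the saddle. We have $F_H=3\xi^2\xi_H=-3\xi/(3\psi\xi-2)$, to be used with $\psi^*$ in place of $\psi$. By (9) at $0$ and at $\infty$, $H_1\psi^2\to0$ and $H_2\psi^{*2}\to0$ as $t\to0$; since $\psi/\psi^*\to1$, $h\psi^{*2}\to0$ uniformly for $h$ between $H_1$ and $H_2$. The number $z=\psi^*\xi(h,\psi^*)$ is the root $>\frac23$ of $z^2-z^3=h\psi^{*2}$, so it tends to $1$. Hence $\xi=O(t^3)$, $F_H=O(t^3)$, and as $k_2=O(t^{-2})$, $\Theta=O(t)$.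

**Step 6: the contradiction.** For $0<\tau_0<1$,
$$\delta(1)=\delta(\tau_0)\exp\Big(\int_{\tau_0}^1\Theta\Big)+\int_{\tau_0}^1\Phi(\tau)\exp\Big(\int_\tau^1\Theta\Big)d\tau .$$
Let $\tau_0\to0$. The first term tends to $0$, because $H\to0$ at both ends of $\Gamma$. The integrand of the second has the constant sign $-\operatorname{sgn}c$, so the integral converges to the finite number $\delta(1)$ and
$$c\,\delta(1)=\int_0^1c\,\Phi(\tau)\exp\Big(\int_\tau^1\Theta\Big)d\tau<0 .$$
But $\delta(1)=H(1)-H(1)=0$. $\square$

If $b=d$ and $\rho=1$, then $H(x,y)=H(y,x)$ and $\mathcal L=l_0(x-y)$: the reversible case.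

## 8. Equal levels of $\psi$ and the ratio $r(e)$

From here to the end of Section 9, $b>d$ and $\rho>1$. This section concerns $\psi$ alone, with $\psi>0$. (The letter $r$ now denotes a new function, not the eigenvalue ratio.)

**Step 1: $\psi$ has one minimum.** We need exactly two branches. With $u=t^2$, $t^4\psi'(t)=3u^3+du^2-bu-3$. This is negative at $u=0$ and positive for large $u$, so its number of positive roots, with multiplicity, is odd. If it were three, their product would be $1$, and the inequality of arithmetic and geometric means would give $-d/3\ge3$ for the sum and $-b/3\ge3$ for the sum of pairwise products. Then $\psi(1)=2+b+d<0$, contradicting $\psi>0$. So there is one positive root $t_c$ of $\psi'$, simple in $u$, with $\psi'<0$ on $(0,t_c)$ and $\psi'>0$ on $(t_c,\infty)$. Since $\psi'(1)=d-b<0$, $t_c>1$.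

Let $\psi_m=\psi(t_c)$. For $e>\psi_m$ let $t_1(e)<t_c<t_2(e)$ solve $\psi(t_i)=e$; they are smooth in $e$. Index $i$ denotes evaluation at $t_i(e)$. Put $Y=t_2-t_1$ and $w=t_1t_2$.

**Step 2: $w$ is a good parameter.** We want one variable in which the pair $(t_1,t_2)$ is explicit. Divide $\psi_1-\psi_2=0$ by $Y$, using $t_1^{-1}-t_2^{-1}=Y/w$, $t_1^{-3}-t_2^{-3}=(t_2^3-t_1^3)/w^3$ and $t_1^2+t_1t_2+t_2^2=Y^2+3w$:
$$(Y^2+3w)(w^{-3}-1)+\frac bw-d=0.\tag{14}$$
If $w=1$, this says $b=d$; so $w\ne1$. As $e\to\psi_m$, $w\to t_c^2>1$; by continuity $w>1$ always. Solving (14),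
$$Y^2=w\,m(w),\qquad m(x):=\frac{x(b-dx)}{x^3-1}-3,\qquad m(w)>0.\tag{15}$$
Thus $w$ determines $Y>0$, then $t_1+t_2=\sqrt{Y^2+4w}$, then $t_1,t_2$ and $e$, all smoothly. So $e\mapsto w$ is smooth with a smooth inverse. As $e\to\infty$, $t_1\sim e^{-1/3}$, $t_2\sim e^{1/3}$ and $w\to1$. Hence $dw/de<0$: $w$ decreases from $t_c^2$ to $1$, and $m>0$ on $(1,t_c^2)$.

**Step 3: the ratio $r$.** This is the quantity that decides the sign of $n_2-n_1$. Put
$$r(e)=\frac{\psi_2'-\psi_1'}{\psi_2'/t_1^2-\psi_1'/t_2^2}>0 .$$
By (10),
$$\Lambda_1'\psi_2'-\Lambda_2'\psi_1'=c\Big[\frac1\rho(\psi_2'-\psi_1')-\Big(\frac{\psi_2'}{t_1^2}-\frac{\psi_1'}{t_2^2}\Big)\Big]=c\Big(\frac1\rho-\frac1r\Big)(\psi_2'-\psi_1').$$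
With $n_i=\Lambda_i'/\psi_i'$ we have $n_1-n_2=(\Lambda_1'\psi_2'-\Lambda_2'\psi_1')/(\psi_1'\psi_2')$. As $\psi_1'\psi_2'<0<\psi_2'-\psi_1'$, the sign of $n_2-n_1$ is the sign of $c\,(r-\rho)$.

**Step 4: $r$ as a function of $x=w$.** Let $\hat X=1/t_1-1/t_2=Y/w$. Since $dt_i/de=1/\psi_i'$,
$$\frac{dY}{de}=\frac1{\psi_2'}-\frac1{\psi_1'}>0,\qquad \frac{d\hat X}{de}=\frac1{t_2^2\psi_2'}-\frac1{t_1^2\psi_1'}>0,\qquad r=\frac{dY/de}{d\hat X/de}.$$
Write $x=w$, $P=x^3-1>0$, $f=dx^2+6x^3+3$. Then
$$xm'=-\frac{f+(2x^3+1)m}{P},\qquad xf'=2f+6P.\tag{16}$$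
For the first, $m+3=(bx-dx^2)/P$, so $xm'=(m+3)-\frac{dx^2}P-\frac{3x^3(m+3)}P=-\frac{(m+3)(2x^3+1)+dx^2}P$. The second is $2dx^2+18x^3=2(dx^2+6x^3+3)+6(x^3-1)$.

From $Y^2=xm$ and $\hat X^2=m/x$, $\frac{dY}{dx}=\frac Y{2xm}(m+xm')$ and $\frac{d\hat X}{dx}=\frac{\hat X}{2xm}(xm'-m)$. By (16), $m+xm'=-N/P$ and $xm'-m=-M/P$ with
$$N=f+(x^3+2)m,\qquad M=f+3x^3m,\qquad r=\frac{xN}{M}.\tag{17}$$
Since $dw/de<0$, both $dY/dx$ and $d\hat X/dx$ are negative, so $N,M>0$.

**Lemma 9.** As a function of $x=w\in(1,t_c^2)$, $dr/dx>0$ at every point where $r>1$. Consequently, for $\rho>1$, $r(e)-\rho$ has at most one zero, and as $e$ increases it can change sign only from $+$ to $-$.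

*Proof.* **Step 1: an identity.** We compute the logarithmic derivative of (17):
$$\frac{xr'}r=\frac{NM+x(N'M-NM')}{NM}.$$
Write $N=f+Am$, $M=f+Bm$ with $A=x^3+2$, $B=3x^3$. Expanding,
$$N'M-NM'=(B-A)(mf'-fm')+(A'-B')fm+(A'B-AB')m^2 .$$
Since $B-A=2P$, $xA'=3x^3$, $xB'=9x^3$ and $B-3A=-6$,
$$x(N'M-NM')=2P\,(m\,xf'-f\,xm')-6x^3fm-18x^3m^2 .$$
By (16), $2P(m\,xf'-f\,xm')=4Pmf+12P^2m+2f^2+2(2x^3+1)mf$. The coefficients of $mf$ add up to $4x^3-4+4x^3+2-6x^3=2x^3-2$, so
$$x(N'M-NM')=2f^2+(2x^3-2)mf+12P^2m-18x^3m^2 .$$
Adding $NM=f^2+(4x^3+2)mf+3x^3(x^3+2)m^2$ gives $3f^2+6x^3mf+(3x^6-12x^3)m^2+12P^2m$, i.e.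
$$\frac{xr'}r=\frac{3\big[(f+x^3m)^2-4x^3m^2+4P^2m\big]}{NM}.\tag{18}$$

**Step 2: using $r>1$.** The only negative term in (18) is $-4x^3m^2$; we dominate it. Now $r>1$ means $xN-M>0$, and
$$xN-M=(x-1)f+x(x^3-3x^2+2)m=(x-1)\big[f+x(x^2-2x-2)m\big].$$
So $f+x^3m>2x(x+1)m>0$, and $(f+x^3m)^2>4x^2(x+1)^2m^2>4x^3m^2$. As $m>0$, (18) gives $r'>0$.

**Step 3: at most one zero.** At every zero of $r-\rho$ we have $r=\rho>1$, so $dr/dw>0$: all zeros are strict up-crossings in $w$, and there is at most one. As $w$ decreases in $e$, a sign change in $e$ goes from $+$ to $-$. $\square$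

## 9. The two branches compared: $\beta\neq0$

**Proposition 10.** If $b>d$, $\rho>1$ (and $\Gamma$ exists), then $\beta\ne0$; in fact $\operatorname{sgn}\beta=-\operatorname{sgn}c$.

*Proof.* **Step 1: the linear equation for $\zeta=Z_1-Z_2$.** Here $Z_i=Z(t_i(e))$ on $\Gamma$. By (8) and $dt_i/de=1/\psi_i'$,
$$\frac{dZ_i}{de}=\frac{Z_i}{\Omega_i}(1-n_i),\qquad \Omega_i=3e-2Z_i>0 .$$
Since $\frac{Z_1}{\Omega_1}-\frac{Z_2}{\Omega_2}=\frac{3e\,\zeta}{\Omega_1\Omega_2}$,
$$\frac{d\zeta}{de}=k\zeta+\frac{Z_2}{\Omega_2}(n_2-n_1),\qquad k=(1-n_1)\frac{3e}{\Omega_1\Omega_2}.\tag{19}$$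

**Step 2: the two ends.** We show that a suitable multiple of $\zeta$ vanishes at both ends. Near $\psi_m$, $k$ is integrable: $\Omega_i$ is bounded away from $0$, because $\Omega>0$ at $t_c$, and $\int|n_1|\,de=\int|\Lambda'|\,dt$ over a finite interval ending at $t_c$. As $e\to\infty$, $t_1\to0$, so $n_1=\Lambda_1'/\psi_1'=O(t_1^2)\to0$, and $\Omega_i/e\to1$ by (9); so $ke\to3$. Fix $e_0>\psi_m$ and let $g=\zeta\exp(-\int_{e_0}^ek)$. As $e\to\psi_m$, both $t_i\to t_c$, so $\zeta\to0$ and $g\to0$. As $e\to\infty$, $\zeta=o(e)$ since $Z_i/e\to1$ by (9), while the exponential is $O(e^{-2})$; so $g\to0$.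

**Step 3: the sign of $\zeta$.** By (19), $g'$ is a positive function times $n_2-n_1$, so it has the sign of $c\,(r-\rho)$ by Step 3 of Section 8. By Lemma 9, $g'$ has at most one zero. If $g'$ did not change sign, $g$ would be strictly monotone, which is impossible as $g\to0$ at both ends. So $r-\rho$ changes sign exactly once, from $+$ to $-$, and $cg$ first strictly increases and then strictly decreases. Hence $cg>0$, i.e. $c\,(Z_1-Z_2)>0$ for all $e>\psi_m$.

**Step 4: $\beta$ as an integral of $\zeta$.** We remove $\Lambda'$ from the formula for $\beta$. By (8),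
$$\frac{\Lambda'}\Omega=\frac{\psi'}\Omega-\frac{Z'}Z=\psi'\Big(\frac1\Omega-\frac1\psi\Big)-\Big(\ln\frac Z\psi\Big)' .$$
Here $\Lambda'/\Omega$ is absolutely integrable, and $\ln(Z/\psi)$ is continuous and tends to $0$ at both ends by (9). So the integrals of $\psi'\big(\frac1\Omega-\frac1\psi\big)$ over $(0,t_c]$ and $[t_c,\infty)$ converge separately, and their sum is $\beta/3$. Using $e=\psi$ as variable on each half ($\psi$ decreases on the first),
$$\beta=3\int_{\psi_m}^\infty\Big(\frac1{\Omega_2}-\frac1{\Omega_1}\Big)de=-6\int_{\psi_m}^\infty\frac{Z_1-Z_2}{\Omega_1\Omega_2}\,de .\tag{20}$$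
By Step 3 the last integrand has the sign of $c$. $\square$

## 10. Proof of Theorem 1

**Step 1: (iii)⇒(i).** We find closed orbits near $L$. By Section 4, points on $\Sigma_{in}$ with small $x>0$, which lie inside $L$, pass $\mathcal Q$ near the half axes, leave through $\Sigma_{out}$ and follow $\Gamma$ back to $\Sigma_{in}$.

In the Hamiltonian case the first return map on $\Sigma_{in}$ preserves $H$. At $(0,1)$ we have $dH\ne0$ and $\Sigma_{in}$ is transversal to the field, so $H$ is strictly monotone on $\Sigma_{in}$ there, and the return map is the identity.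

In the reversible case let $R(x,y)=(y,x)$ in the coordinates of (2) and let $\phi$ be the flow. By Lemma 3, $\Gamma$ meets the diagonal once, and for $\mathcal Q$ small the point $(0,1)\in\Sigma_{in}$ is on the side $y>x$, the point $(1,0)\in\Sigma_{out}$ on the side $y<x$. Take a point $A$ of the diagonal inside $L$, close to $\Gamma\cap\{x=y\}$. Its forward orbit follows $\Gamma$ to $\Sigma_{in}$ and passes $\mathcal Q$ to $\Sigma_{out}$, so it meets the diagonal again at some $A'=\phi_s(A)$, $s>0$, during the passage through $\mathcal Q$. By reversibility $\phi_{-s}(A)=R\phi_s(RA)=R\phi_s(A)=RA'=A'$. So $\phi_{2s}(A)=A$, and the orbit is closed. It consists of $\phi_{[0,s]}(A)$ and its mirror image, both close to $L$.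

In both cases $L$ is a limit of periodic orbits, and these fill an annulus inside $L$; so the two phrasings in the definition of "isolated" agree here.

**Step 2: (iii)⇒(ii).** In the Hamiltonian case the divergence vanishes. In the reversible case the symmetry of Section 5 maps the system to itself and $\Gamma$ to $\Gamma$ (there is only one orbit leaving along the positive $x$-axis), so $\beta=-\beta$.

**Step 3: (ii)⇒(iii).** Suppose (iii) fails. Then $\mathcal L\not\equiv0$ and not both $b=d$ and $\rho=1$. By Proposition 8, $(b-d)(\rho-1)>0$. The symmetry interchanges the two sign patterns and replaces $\beta$ by $-\beta$, so we may assume $b>d$, $\rho>1$. Proposition 10 gives $\beta\ne0$.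

**Step 4: (i)⇒(ii).** If $\beta\ne0$, $L$ is isolated by Proposition 7(b). $\square$

Together with Proposition 7 this gives the upper bound: an isolated loop has $\sigma\ne0$, and then cyclicity at most $1$, or $\sigma=0$ and $\beta\ne0$, and then cyclicity at most $2$. Three limit cycles cannot bifurcate.

## 11. Producing the cycles

In the coordinates of Section 3 consider the quadratic systems
$$X_{\mu,\nu}=X_0+\mu\,(x,y)+\nu\,(x+y)(x,y).\tag{21}$$
$O$ stays a saddle with linear part $\operatorname{diag}(\lambda_1+\mu,-\lambda_2+\mu)$. The parameter $\mu$ moves the trace, and $\nu$ is meant to break the loop. Write $G_{\mu,\nu}$, $\Delta_{\mu,\nu}$, $\chi_\nu$ for the objects of Section 4 (the last with $\mu=0$). In the model, $G(0)$ is the offset $a$.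

**Lemma 11.** $\partial_\nu G_{\mu,\nu}(0)\ne0$ at $(\mu,\nu)=(0,0)$.

*Proof.* Put $\mu=0$, let $\Gamma(0)=\chi_0(1,0)$ and $V=(x+y)(x,y)$, and write $u\wedge v=u_1v_2-u_2v_1$.

**Step 1: variations of the separatrices.** We need decay estimates at the saddle. The flow on the one-dimensional unstable (stable) manifold is smoothly conjugate, smoothly in $\nu$, to its linear part, and the eigenvalues do not depend on $\nu$. So there are solutions $p^u(T,\nu)$, $T\le0$, on the unstable manifold and $p^s(T,\nu)$, $T\ge0$, on the stable manifold (continued backward for a finite time) with $p^{u,s}(T,0)=\Gamma(T)$. Their derivatives $w^{u,s}=\partial_\nu p^{u,s}|_{\nu=0}$ are $O(e^{\lambda_1T})$ as $T\to-\infty$, respectively $O(e^{-\lambda_2T})$ as $T\to+\infty$.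

**Step 2: the gap integral.** We compute the relative displacement across $\Gamma$. From $\dot w=DX_0\,w+V$ along $\Gamma$, $\mathcal M=X_0\wedge w$ satisfies $\dot{\mathcal M}=(\operatorname{div}X_0)\mathcal M+X_0\wedge V$. Let $E(T)=\exp(-\int_0^T\operatorname{div}X_0)$, so $(E\mathcal M)^{\textstyle\cdot}=E\,X_0\wedge V$. At both ends $E=O(e^{(\lambda_2-\lambda_1)T})$. As $T\to-\infty$, $\mathcal M^u=O(e^{2\lambda_1T})$; as $T\to+\infty$, $\mathcal M^s=O(e^{-2\lambda_2T})$. So $E\mathcal M^u\to0$ and $E\mathcal M^s\to0$, like $e^{(\lambda_1+\lambda_2)T}$ and $e^{-(\lambda_1+\lambda_2)T}$. Thus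
$$\mathcal M^u(0)-\mathcal M^s(0)=\int_{-\infty}^\infty E\;X_0\wedge V\,dT=-\int_{-\infty}^\infty E\,(x+y)\,s^2\dot\theta\,dT<0$$
by Lemma 3, since $X_0\wedge V=(x+y)(\dot x\,y-\dot y\,x)$.

**Step 3: relation to $G$.** The point $\chi_\nu(1,0)$ lies on the unstable and $\chi_\nu(1,G_\nu(0))$ on the stable manifold. So their $\nu$-derivatives at $0$ are $w^u(0)$ and $w^s(0)$ up to multiples of $X_0(\Gamma(0))$. As $G_0(0)=0$, these derivatives differ by $\partial_y\chi_0(1,0)\,\partial_\nu G(0)$. Hence
$$\big(X_0\wedge\partial_y\chi_0(1,0)\big)\,\partial_\nu G(0)=\mathcal M^s(0)-\mathcal M^u(0)\ne0 .\qquad\square$$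

**One cycle when $\sigma\ne0$.** By Step 1 of the proof of Proposition 7, $\Delta_0$ has constant sign on $(0,x_a]$ for small $x_a$. For $\mu=0$ and small $\nu$ of suitable sign, $\Delta(0^+)=-G(0)$ has the opposite sign by Lemma 11, while the sign at $x_a$ persists. So there is a zero in $(0,x_a)$. It is the only one by Proposition 7(a), hence isolated, and it gives a limit cycle by Lemma 6. As $x_a,\nu$ are arbitrarily small, the cycle lies in any prescribed $U$. The cyclicity is exactly $1$.

**Two cycles when $\sigma=0$, $\beta\ne0$.** Scale time so that $\lambda_1=\lambda_2=1$. We have $\Delta_0=x(1-e^{-\beta})+o(x)$; take $x_a$ small with $\operatorname{sgn}\Delta_0(x_a)=\operatorname{sgn}\beta$. By Lemma 11 and the implicit function theorem there is $\nu(\mu)$, $\nu(0)=0$, with $G_{\mu,\nu(\mu)}(0)=0$: the loop persists. There the eigenvalue ratio is $\frac{1-\mu}{1+\mu}=:r$ and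
$$\Delta=x^re^\varphi-G'(0)x+O(x^2),$$
which near $x=0$ is positive if $\mu>0$ (then $r<1$) and negative if $\mu<0$ (then $r>1$). Choose a small $\mu\ne0$ of the sign that makes it $-\operatorname{sgn}\beta$, with $\operatorname{sgn}\Delta(x_a)=\operatorname{sgn}\beta$ unchanged. Pick $x_b\in(0,x_a)$ with $\operatorname{sgn}\Delta(x_b)=-\operatorname{sgn}\beta$. Finally move $\nu$ slightly off $\nu(\mu)$ so that $\Delta(0^+)=-G(0)$ has the sign of $\beta$ and the signs at $x_b,x_a$ persist; this is possible since $\partial_\nu G(0)\ne0$ near $(0,0)$ by continuity. Then $\Delta$ has zeros in $(0,x_b)$ and in $(x_b,x_a)$. By Proposition 7(b) there are exactly two, hence isolated, giving two limit cycles. As $x_a,\mu,\nu$ are arbitrarily small, they lie in any prescribed $U$. The cyclicity is exactly $2$.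

## 12. Loops of both kinds, and the proof of Theorem 2

**Lemma 12.** Let $b,d$ be such that $\psi>0$ on $(0,\infty)$, and in (2) replace $\mathcal L$ by $\epsilon(l_0x+l_1y)$. For $\epsilon=0$ the curve $X=1/\psi(t)$ is a homoclinic loop. For small $\epsilon$, let $H^u,H^s$ be the values of $H$ where the unstable and stable separatrices near it meet the diagonal $t=1$. The loop persists if and only if $S=H^u-H^s=0$, and $S=\epsilon\tilde S$ with $\tilde S$ smooth in $(\epsilon,l_0,l_1)$ and
$$\tilde S(0,l_0,l_1)=-2\int_0^\infty\psi^{-3}\,(l_1+l_0t^{-2})\,dt .\tag{22}$$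

*Proof.* **Step 1: the unperturbed loop.** The curve $x=\frac1{t\psi}$, $y=\frac t\psi$, $0<t<\infty$, lies in $H=0$ and tends to $O$ at both ends tangentially to the axes. On it $3X\psi-2=1$, so $\dot t=t/2>0$ by (7). It is one orbit, leaving along the positive $x$-axis.

**Step 2: the gap function.** For small $\epsilon$ the separatrices cross the diagonal transversally, because $\dot t>0$ there. On the diagonal $H=X^2-X^3\psi(1)$ is strictly decreasing near $X=1/\psi(1)>2/(3\psi(1))$, so $S=0$ exactly when the two separatrices meet the diagonal in the same point. $S$ is smooth in the parameters and vanishes for $\epsilon=0$, so $S=\epsilon\tilde S$ with $\tilde S$ smooth.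

**Step 3: the derivative.** $\tilde S$ is the integral of $\dot H/\epsilon=(l_0x+l_1y)(xH_x+yH_y)$ along the unstable separatrix up to the diagonal plus along the stable separatrix from the diagonal on. The linear part at $O$ is $\operatorname{diag}(1,-1)$ for all $\epsilon$, and the separatrices converge as $\epsilon\to0$ with uniform bounds $O(e^{-|T|})$ at $O$; the integrand is of third order there. So the limit is the integral along the unperturbed loop. By the computation for (8), it is $-\int X^3\cdot2(l_1+l_0t^{-2})\,dt$ with $X=1/\psi$. $\square$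

For $\psi=t^{-3}+t^3$ this is the computation of Section 1.

**An isolated loop with $\sigma=0$.** Take $H=xy-(x^3+x^2y+y^3)$ and $\mathcal L=\epsilon(x+\ell y)$, so $b=1$, $d=0$ and $\psi=t^{-3}+t^{-1}+t^3>0$. By (22), $\tilde S(0,\ell)=-2\int_0^\infty\psi^{-3}(\ell+t^{-2})\,dt$ is affine in $\ell$ with nonzero slope. By the implicit function theorem there is a smooth $\ell(\epsilon)$ with $\tilde S(\epsilon,\ell(\epsilon))=0$, i.e. a loop for all small $\epsilon\ne0$. It has $\sigma=0$, $\mathcal L\not\equiv0$ and $b\ne d$, so (iii) of Theorem 1 fails. Hence it is isolated with $\beta\ne0$, and by Section 11 its cyclicity is exactly $2$.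

**Loops with $\sigma\ne0$.** The systems $X_{\mu,\nu(\mu)}$, $\mu\ne0$ small, of Section 11, built on this example, have loops, since $G_{\mu,\nu(\mu)}(0)=0$. Their trace at $O$ is $\sigma=(1+\mu)+(-1+\mu)=2\mu\ne0$.

**Proof of Theorem 2.** If $\sigma\ne0$, $L$ is isolated with cyclicity at most $1$ by Proposition 7(a), and at least $1$ by Section 11. If $\sigma=0$ and $L$ is isolated, then $\beta\ne0$ by Theorem 1, so the cyclicity is at most $2$ by Proposition 7(b), and at least $2$ by Section 11. Both cases occur by the two examples just given. Hence the maximal cyclicity of isolated homoclinic loops in quadratic systems is $2$, and $3$ is not attained. $\blacksquare$
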